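# Slicing algebraic sets by the unit sphere: how small can every piece be?

## Algebraic sets, spherical slices, diameters and convex hulls

Throughout, $\langle x,y\rangle=\sum_j x_j\overline{y_j}$ is the Hermitian product on $\mathbf C^n$, $|x|=\langle x,x\rangle^{1/2}$ is the Euclidean norm, $S=\{|z|=1\}$ is the unit sphere and $B=\{|z|<1\}$ the open unit ball. The real inner product of $\mathbf C^n=\mathbf R^{2n}$ is $\operatorname{Re}\langle x,y\rangle$.

**Definition 1 (algebraic set, dimension at the origin).** An algebraic set $H\subset\mathbf C^n$ is the common zero set of a family of polynomials. It is a finite union of irreducible components. If $0\in H$, then $\dim_0H$ is the largest dimension of an irreducible component through $0$. The origin is isolated in $H$ exactly when $\dim_0H=0$.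

Example. In $\mathbf C^2$ the equations $z_1(z_1-2)=0$ and $z_2(z_1-2)=0$ define $H=\{0\}\cup\{z_1=2\}$. Here $0$ is isolated and $H\cap S=\emptyset$. If $0$ is not isolated, this cannot happen: an irreducible component of positive dimension through $0$ is connected and unbounded, so it meets $S$.

**Definition 2 (pieces of the slice, diameter).** The pieces of $H\cap S$ are its connected components. The set $H\cap S$ is a compact real algebraic set, so it has finitely many components, each open and closed in $H\cap S$. The diameter of a set is the supremum of $|x-y|$ over its points $x,y$.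

Example. For $H=\{z_1z_2=0\}\subset\mathbf C^2$ the slice is the union of the two disjoint circles $\{(e^{i\theta},0)\}$ and $\{(0,e^{i\theta})\}$. There are two components, each of diameter $2$.

**Definition 3 (convex hull).** For $X\subset\mathbf C^n$, $\operatorname{conv}X$ is the set of finite sums $\sum\lambda_ix_i$ with $x_i\in X$, $\lambda_i>0$, $\sum\lambda_i=1$. We use two textbook facts. Carathéodory: a point of $\operatorname{conv}X$ with $X\subset\mathbf R^k$ is a convex combination of at most $k+1$ points of $X$. Separation: if $X$ is compact and $0\notin\operatorname{conv}X$, some real-linear functional is negative on $X$. Every real-linear functional on $\mathbf C^n$ is $\operatorname{Re}\ell$ with $\ell$ complex-linear.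

Example. The cube roots of unity $X=\{1,\omega,\omega^2\}\subset\mathbf C$ have $0\in\operatorname{conv}X$ and diameter $\sqrt3$.

**Definition 4 (rational curve).** A rational algebraic curve in $\mathbf C^n$ is an irreducible algebraic curve that is, up to finitely many points, the image of a nonconstant rational map from $\mathbf P^1$.

Example. For $a\neq0$ the curve $(x+a)(y+a)=a^2$ in $\mathbf C^2$ is the image of $t\mapsto(t-a,\ a^2/t-a)$, $t\in\mathbf C\setminus\{0\}$. It passes through the origin at $t=a$.

## A conjectured lower bound for the largest piece

Take an algebraic set through the center of the ball, with the center not isolated. It must reach the sphere. Can it do so only in tiny, mutually separated pieces? The paper "On a metric property of analytic sets" (https://mathnet.ru/eng/im2264) states the following as an open conjecture for algebraic $H$.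

**Conjecture.** Let $H\subset\mathbf C^n$ be an algebraic set containing the origin, with the origin not isolated in $H$. Then the diameter of one of the connected components of $H\cap S$ is greater than one.

For $n=1$ it holds trivially: the only algebraic set in $\mathbf C$ in which $0$ is not isolated is $\mathbf C$, and the unit circle has diameter $2$. In general the answer depends on dimension.

**Theorem 1.** For every $n\ge2$ and every $\varepsilon>0$ there is an irreducible rational algebraic curve $H\subset\mathbf C^n$ through $0$ (so $0$ is not isolated in $H$) such that every connected component of $H\cap S$ has diameter $<\varepsilon$.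

**Theorem 2.** Suppose an irreducible component of $H$ through $0$ has dimension $d\ge2$. Then some connected component $C$ of $H\cap S$ satisfies $0\in\operatorname{conv}C$ and
$$\operatorname{diam}C\ \ge\ \sqrt{2+\tfrac1{n-d+1}}\ >\ \sqrt2 .$$
The dimension-free constant $\sqrt2$ is optimal: for every $d\ge2$ and $\kappa>0$ there are $n$ and a smooth $d$-dimensional algebraic $H\ni0$ in $\mathbf C^n$ with $H\cap S$ connected and $\operatorname{diam}(H\cap S)<\sqrt2+\kappa$.

So the conjecture is false for every $n\ge2$, and no positive constant can replace $1$. It holds, with the better constant $\sqrt2$, whenever $\dim_0H\ge2$; it fails completely for curves in $\mathbf C^n$, $n\ge2$.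

## Cones, the cusp and polynomial graphs

**Cones.** If $H$ is defined by homogeneous polynomials, then $x\in H\cap S$ implies $e^{i\theta}x\in H\cap S$ for all $\theta$. The component of $x$ contains this circle, hence $-x$, and has diameter $2$.

**The cusp.** Let $H=\{z_1^3=z_2^2\}$, parametrized by $t\mapsto(t^2,t^3)$. Then $H\cap S$ is the image of the circle $|t|=\rho$ with $\rho^4+\rho^6=1$, so it is connected. Comparing the points with parameters $t$ and $it$, which are $(t^2,t^3)$ and $(-t^2,-it^3)$, the squared distance is $4\rho^4+2\rho^6=2+2\rho^4>2$.

Both examples give more than $\sqrt2$. Here is a mechanism that explains the number.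

**Lemma 3.** Let $L\subset\mathbf C^n$ be a complex linear subspace of dimension $q$ and let $X\subset L\cap S$ satisfy $0\in\operatorname{conv}X$. Then $\operatorname{diam}X\ge\sqrt{2+1/q}$.

*Proof.* By Carathéodory in $L\cong\mathbf R^{2q}$, there are $x_1,\dots,x_m\in X$ with $m\le2q+1$ and $\lambda_i>0$, $\sum\lambda_i=1$, $\sum\lambda_ix_i=0$. Here $m\ge2$, because $|x_1|=1$. Since $|x_i|=1$, we have $\operatorname{Re}\langle x_i,x_k\rangle=1-\frac12|x_i-x_k|^2$. Hence
$$0=\Bigl|\sum\lambda_ix_i\Bigr|^2=\sum_{i,k}\lambda_i\lambda_k\operatorname{Re}\langle x_i,x_k\rangle=1-\tfrac12\sum_{i\ne k}\lambda_i\lambda_k|x_i-x_k|^2 .$$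
By Cauchy–Schwarz $\sum\lambda_i^2\ge1/m$, so
$$2=\sum_{i\neq k}\lambda_i\lambda_k|x_i-x_k|^2\le(\operatorname{diam}X)^2\Bigl(1-\sum\lambda_i^2\Bigr)\le(\operatorname{diam}X)^2\,\frac{m-1}m .$$
Therefore $(\operatorname{diam}X)^2\ge\frac{2m}{m-1}=2+\frac2{m-1}\ge2+\frac1q$. $\square$

The cube roots of unity give equality for $q=1$.

**Polynomial graphs.** Let $H=\{(z,p(z)):z\in\mathbf C\}$ with $p$ a polynomial, $p(0)=0$. The function $\varphi=|z|^2+|p(z)|^2$ is subharmonic. Let $\Omega\ni0$ be the component of $\{\varphi<1\}$ containing $0$; it is bounded. If a Jordan curve lies in $\Omega$, the maximum principle gives $\varphi<1$ inside it, so its interior lies in $\Omega$. Thus $\Omega$ is simply connected, and the boundary of a bounded simply connected plane domain is connected. So $X=\{(z,p(z)):z\in\partial\Omega\}$ is a connected subset of $H\cap S$. If $0\notin\operatorname{conv}X$, there is a complex-linear $\ell$ with $\operatorname{Re}\ell<0$ on the compact set $X$. Then the harmonic function $\operatorname{Re}\ell(z,p(z))$ is negative on $\partial\Omega$ and zero at $0\in\Omega$, which contradicts the maximum principle. So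 $0\in\operatorname{conv}X$, and Lemma 3 with $q=2$ gives a component of diameter at least $\sqrt{5/2}$.

## A hyperbola whose central piece has two ends

The natural plan is now clear: take the piece of $H\cap B$ through $0$, apply the maximum principle to linear functions on it, deduce that $0$ is in the convex hull of its boundary on $S$, and apply Lemma 3. For this we need the boundary of that piece to lie in *one* component of $H\cap S$. For curves this can fail.

Take $a=\frac1{10}$ and $H=\{(x+a)(y+a)=a^2\}$, parametrized as above by $t\in\mathbf C\setminus\{0\}$. On the circle $|t|=a$ we have $|x|\le2a$ and $|y|\le2a$, so $|x|^2+|y|^2\le8a^2<1$. Hence $H\cap S$ splits into two disjoint parts, one with $|t|>a$ and one with $|t|<a$, and each is open and closed in $H\cap S$. Start at the origin, $t=a$, and move along the real axis to $t=+\infty$: the norm tends to infinity, and the first point of $S$ that we meet lies in the first part. Move instead to $t=0^+$, and the first point of $S$ lies in the second part. So the piece of $H\cap B$ through $0$ has limit points in two different parts of the slice. The maximum principle still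 says that the *union* of the parts has $0$ in its convex hull, but it says nothing about either one.

This is the exact point where the plan stops. It suggests two things. For curves, create very many ends and make each tiny. In dimension at least $2$, try to prove that there is only one end.

## Leaving the ball in a complex tangential direction

We want a rational map $G:\mathbf P^1\to\mathbf P^2$ with $G(\infty)=0$ and many poles, such that for some $R$ slightly larger than $1$ the set $\{|G|=R\}$ consists of parts, one near each pole, and $G$ is almost constant on each part.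

The geometric reason that this is possible is the following. Let $|v|=1$, let $e$ be a unit vector with $\langle e,v\rangle=0$, and let $s\in\mathbf C$. Then
$$|v+se|^2=1+|s|^2 .$$
If $G\approx v+se$ near a pole, with $s$ going to infinity at the pole, then the level $|G|=1+O(\tau)$ is reached when $|s|=O(\sqrt\tau)$, so $G$ is within $O(\sqrt\tau)$ of $v$ on this level. For this, $G$ must already be close to a point $v$ *of the sphere* before the pole takes over, at every pole, while $|G|$ stays below $1+\tau$ away from the poles.

So we need a continuous map $F:\mathbf P^1\to\overline B$ that is holomorphic except on a set that $F$ sends to $S$. Poles are then placed densely in this set: a function that is not holomorphic is approximated, off tiny discs, by a sum of simple poles. On top of these we put tangential poles of high order, which are what carry the curve out of the ball.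

## A model map of the Riemann sphere into the ball

We begin the proof of Theorem 1. It suffices to treat $n=2$; for $n>2$ replace $H$ by $H\times\{0\}$. Write $D=\{|z|<1\}\subset\mathbf C$, $D(a,\rho)$ for open discs, $dA$ for area, and $\frac{\partial}{\partial\bar z}=\frac12\bigl(\frac\partial{\partial x}+i\frac\partial{\partial y}\bigr)$, applied to each coordinate.

Recall the Cauchy–Pompeiu formula. For a bounded domain $\Omega$ with smooth boundary and $f$ of class $C^1$ on $\overline\Omega$, the expression
$$\frac1{2\pi i}\int_{\partial\Omega}\frac{f(a)}{a-z}\,da+\frac1\pi\int_\Omega\frac{\partial f/\partial\bar a}{z-a}\,dA(a)$$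
equals $f(z)$ for $z\in\Omega$ and $0$ for $z\notin\overline\Omega$.

**Step 1: the map $F$ and its integral representation.** The purpose is a map that is holomorphic outside $\overline D$, takes values in $S$ on $\overline D$, and vanishes at $\infty$. With $z=te^{i\theta}$ put
$$F(z)=\bigl(e^{-i\theta}\sin\tfrac{\pi t}2,\ \cos\tfrac{\pi t}2\bigr)\ (t\le1),\qquad F(z)=(1/z,\,0)\ (t\ge1),\qquad F(\infty)=0 .$$
For $t=1$ both formulas give $(e^{-i\theta},0)$. On $\overline D$ we have $F=\bigl(\bar z\,\frac{\sin(\pi t/2)}t,\ \cos\frac{\pi t}2\bigr)$, which is smooth because $\sin(\pi t/2)/t$ and $\cos(\pi t/2)$ are entire functions of $t^2=|z|^2$. Clearly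
$$|F|=1\text{ on }\overline D,\qquad |F|=1/|z|\text{ for }|z|\ge1,\qquad |F|\le1\text{ everywhere}.$$

The map $F$ is Lipschitz on $\mathbf C$. On the convex set $\overline D$ it is smooth, hence Lipschitz with some constant $\Lambda_0$. For $|z|,|w|\ge1$ we have $|1/z-1/w|=|z-w|/|zw|\le|z-w|$. If $|z|<1<|w|$, cut the segment $[z,w]$ at its point $p$ on the unit circle and add the two estimates. So $\Lambda=\max(\Lambda_0,1)$ is a Lipschitz constant.

Let $h=\partial F/\partial\bar z$ on $D$ and $M=\sup_D|h|<\infty$. We claim
$$F(z)=\frac1\pi\int_D\frac{h(a)}{z-a}\,dA(a)\qquad(z\in\mathbf C).\tag{1}$$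
Let first $|z|\ne1$. Take $\rho>\max(1,|z|)$ and add the Cauchy–Pompeiu formulas for $D$ and for $\{1<|a|<\rho\}$; on the second domain $\partial F/\partial\bar a=0$. The two integrals over $|a|=1$ have opposite orientation and the same integrand, so they cancel. Exactly one of the two formulas has left side $F(z)$, and the other has left side $0$. What remains is the right side of (1) plus $\frac1{2\pi i}\int_{|a|=\rho}\frac{F(a)}{a-z}da$, which is at most $\frac{1}{\rho-|z|}$ in norm and tends to $0$ as $\rho\to\infty$. For $|z|=1$, both sides of (1) are continuous in $z$: the right side is the convolution of a bounded, compactly supported function with the locally integrable function $1/z$.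

A scalar example of the same argument: the continuous function equal to $\bar z$ on $D$ and $1/z$ outside has $\partial/\partial\bar z$ equal to $1$ on $D$ and $0$ outside $\overline D$, so it equals $\frac1\pi\int_D\frac{dA(a)}{z-a}$.

## Replacing the integral by finitely many simple poles

**Step 2: discretization.** The purpose is to replace (1) by a rational function that is uniformly close to $F$ away from tiny discs around its poles. Let $0<\delta<1/16$ and $\eta=\delta^{3/2}$, so $\eta<\delta/4$. Tile $\mathbf C$ by half-open squares of side $\delta$. Let $\mathcal Q$ be the finite set of squares that meet $D$, and $K=\#\mathcal Q$. For $Q\in\mathcal Q$ let $a_Q$ be its center, choose $b_Q\in Q\cap D$, and put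
$$c_Q=\frac1\pi\int_{Q\cap D}h\,dA,\qquad |c_Q|\le M\delta^2,\qquad F_\delta(z)=\sum_{Q\in\mathcal Q}\frac{c_Q}{z-a_Q}.$$
Since $2\eta<\delta/2$, the discs $D(a_Q,2\eta)$ lie in the squares $Q$ and are pairwise disjoint.

**Lemma 4.** Let $e(\delta)=2M\delta(2\log\frac1\delta+1)+6M\delta+56M\sqrt\delta$, so that $e(\delta)\to0$ as $\delta\to0$.

1. If $|z-a_Q|\ge\eta/2$ for all $Q\in\mathcal Q$, then $|F_\delta(z)-F(z)|\le e(\delta)$.
2. If $0<|z-a_Q|<\eta/2$, then $\bigl|F_\delta(z)-\frac{c_Q}{z-a_Q}-F(z)\bigr|\le e(\delta)$.

*Proof.* Fix $z$. Call $Q$ *near* if $|z-a_Q|<2\delta$ and *far* otherwise. By (1), and since the squares tile, in part 1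
$$F_\delta(z)-F(z)=\sum_{\text{far}}\frac1\pi\int_{Q\cap D}h(a)\Bigl(\frac1{z-a_Q}-\frac1{z-a}\Bigr)dA(a)-\sum_{\text{near}}\frac1\pi\int_{Q\cap D}\frac{h(a)}{z-a}dA(a)+\sum_{\text{near}}\frac{c_Q}{z-a_Q}.$$

*Far squares.* Let $Q$ be far and $a\in Q$. Then $|a-a_Q|\le\delta/\sqrt2\le\frac1{2\sqrt2}|z-a_Q|$. Hence $|z-a|\ge(1-\frac1{2\sqrt2})|z-a_Q|\ge(1-\frac1{2\sqrt2})2\delta>\delta$, and $|z-a|\le(1+\frac1{2\sqrt2})|z-a_Q|\le2|z-a_Q|$. Therefore
$$\Bigl|\frac1{z-a}-\frac1{z-a_Q}\Bigr|=\frac{|a-a_Q|}{|z-a||z-a_Q|}\le\frac{\delta}{\sqrt2}\cdot\frac{2}{|z-a|^2}\le\frac{2\delta}{|z-a|^2}.$$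
Next,
$$\int_{D\cap\{|a-z|\ge\delta\}}|z-a|^{-2}\,dA\le2\pi\log\tfrac1\delta+\pi,$$
where the first term comes from $\delta\le|a-z|\le1$ and the second from $|a-z|>1$, where the integrand is less than $1$ and $D$ has area $\pi$. So the far sum is at most $\frac1\pi M\cdot2\delta\cdot(2\pi\log\frac1\delta+\pi)=2M\delta(2\log\frac1\delta+1)$.

*Near squares.* These lie in $D(z,2\delta+\delta/\sqrt2)\subset D(z,3\delta)$. So the second sum is at most $\frac M\pi\int_{D(z,3\delta)}\frac{dA}{|z-a|}=\frac M\pi\cdot6\pi\delta=6M\delta$. Comparing areas, there are at most $9\pi<29$ near squares, so at most $28$. Each term $c_Q/(z-a_Q)$ with $|z-a_Q|\ge\eta/2$ is at most $M\delta^2/(\eta/2)=2M\sqrt\delta$, so the third sum is at most $56M\sqrt\delta$. This proves part 1.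

For part 2, every $Q'\ne Q$ satisfies $|z-a_{Q'}|\ge\delta-\eta/2\ge\eta/2$. The square $Q$ is near. The same decomposition, with the single term $c_Q/(z-a_Q)$ removed from the last sum, gives the same bound. $\square$

**Why $F_\delta$ alone does not suffice.** By part 2 and the Lipschitz property, very close to $a_Q$ we have $F_\delta\approx v+c_Q/(z-a_Q)$ with $v=F(b_Q)\in S$. So $F_\delta$ leaves the ball near the complex line $v+\mathbf Cc_Q$. This line meets $S$ in a circle of radius $|\langle v,c_Q\rangle|/|c_Q|$: the point of the line nearest to $0$ has squared norm $1-|\langle v,c_Q\rangle|^2/|c_Q|^2$. The circle degenerates to a point only if $c_Q\perp v$. But $c_Q$ is nearly a multiple of $h$, and $h$ is not orthogonal to $F$. With $s(t)=\sin(\pi t/2)/t$ and $\partial t/\partial\bar z=z/(2t)$ one gets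
$$h=\Bigl(s+\tfrac12ts',\ -\tfrac{\pi z}{4t}\sin\tfrac{\pi t}2\Bigr)\ \longrightarrow\ \bigl(\tfrac12,-\tfrac{\pi z}4\bigr)\quad(t\to1),$$
since $s(1)=1$ and $s'(1)=-1$. There $F=(\bar z,0)$ and $\langle h,F\rangle=z/2$, so the model circle has radius $\frac{1/2}{\sqrt{1/4+\pi^2/16}}=\frac2{\sqrt{4+\pi^2}}\approx0.54$, which is not small.

The cure uses the gap between scales. The simple pole becomes of size comparable to $1$ only at distance about $\delta^2$ from $a_Q$, while at the much larger distance $\eta=\delta^{3/2}$ it has size at most $M\sqrt\delta$. So a tangential pole that switches on sharply at distance $\eta$ will act first.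

## Tangential poles of high order

**Step 3: the map $G$ and three estimates.** The purpose is to add the tangential poles and to control $G$ everywhere. Fix $0<\tau\le\frac1{100}$ with $8\sqrt\tau<\varepsilon$. Choose $\delta<\frac1{16}$ with
$$e(\delta)\le\tfrac\tau4,\qquad\sqrt2\,\Lambda\delta\le\tfrac\tau4,\qquad M\sqrt\delta\le1 .$$
This fixes $\eta$, $\mathcal Q$ and $K$. Then choose $N\ge3$ with $K2^{-N}\le\frac\tau4$. Put $v_Q=F(b_Q)$; as $b_Q\in D$, $|v_Q|=1$. Let $e_Q\in\mathbf C^2$ be a unit vector with $\langle e_Q,v_Q\rangle=0$. Define
$$G(z)=F_\delta(z)+\sum_{Q\in\mathcal Q}e_Q\Bigl(\frac\eta{z-a_Q}\Bigr)^N,\qquad G(\infty)=0 .$$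
If $z\in D(a_Q,2\eta)$ and $Q'\ne Q$, then $|z-a_{Q'}|\ge\delta-2\eta>\delta/2>2\eta$. For any $z$, the terms $e_{Q'}(\eta/(z-a_{Q'}))^N$ over all $Q'$ whose disc $D(a_{Q'},2\eta)$ does not contain $z$ have norm at most $2^{-N}$ each, and sum to at most $K2^{-N}\le\tau/4$. Write $\zeta=\eta/(z-a_Q)$ when $z$ is near $a_Q$.

* (A) If $z\notin\bigcup_QD(a_Q,2\eta)$, then $|G(z)-F(z)|\le\frac\tau2$, so $|G(z)|\le1+\tau$. Indeed Lemma 4, part 1, contributes at most $\tau/4$ and the tangential poles at most $\tau/4$. At $z=\infty$ both maps vanish.
* (B) If $\eta/2\le|z-a_Q|<2\eta$, then $G(z)=v_Q+e_Q\zeta^N+r$ with $|r|<\tau$. Indeed $z$ and $b_Q$ lie in the same square, so $|F(z)-v_Q|\le\sqrt2\Lambda\delta$, and $|r|\le e(\delta)+\sqrt2\Lambda\delta+\frac\tau4\le\frac{3\tau}4$.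
* (C) If $0<|z-a_Q|<\eta/2$, then $|\zeta|>2$ and $|G(z)|\ge|\zeta|(2^{N-1}-1)-2\ge4$. Indeed $|c_Q/(z-a_Q)|=|c_Q/\eta||\zeta|\le M\sqrt\delta\,|\zeta|\le|\zeta|$, so by Lemma 4, part 2, $|G(z)|\ge|\zeta|^N-|\zeta|-|F(z)|-\frac\tau4-\frac\tau4\ge|\zeta|^N-|\zeta|-1-\tau\ge|\zeta|(2^{N-1}-1)-2\ge2\cdot3-2$.

The picture is the desired one: $|G|\le1+\tau$ outside the discs of radius $2\eta$, $|G|\ge4$ in the punctured discs of radius $\eta/2$, and in the annuli between them the tangential form (B).

## The image curve, its self-crossings, and the choice of radius

**Step 4: the image is an algebraic curve.** The purpose is to define $\Gamma$. By (C), $|G|\to\infty$ at each $a_Q$. Let $Y=\mathbf P^1\setminus\{a_Q:Q\in\mathcal Q\}$. The rational map $G$ extends to a morphism $\hat G:\mathbf P^1\to\mathbf P^2$, whose image is closed, algebraic and irreducible. It sends each $a_Q$ to the line at infinity and $Y$ into $\mathbf C^2$. So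
$$\Gamma:=G(Y)=\hat G(\mathbf P^1)\cap\mathbf C^2$$
is an irreducible algebraic set in $\mathbf C^2$, and $0=G(\infty)\in\Gamma$. It is a curve because $G$ is not constant.

There is one trap left. The parts of $\{|G|=R\}$ near different poles are disjoint in $Y$, but their *images* could meet, and then small pieces could chain up to a large component. We show that $G$ identifies only finitely many pairs of points, and choose $R$ to avoid them.

**Step 5: $G$ is one-to-one over a neighborhood of $0$.** The purpose is the statement
$$\text{if }|G(z)|<\tfrac14\text{ and }G(z')=G(z),\text{ then }z'=z.\tag{2}$$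
First, $|G(z)|<\frac14$ implies $|z|>2$. In case (B), $|v_Q+e_Q\zeta^N|\ge1$ by orthogonality, so $|G|\ge1-\tau$. In case (C), $|G|\ge4$. In case (A) with $|z|\le2$ we have $|F|\ge\frac12$, so $|G|\ge\frac12-\frac\tau2>\frac14$.

Each $a_Q$ is within $\delta/\sqrt2$ of $D$, so all discs $D(a_Q,2\eta)$ lie in $|z|<1+\delta/\sqrt2+\delta/2<2$. So for $|z|>2$ we are in case (A). Put $u=1/z$, $|u|<\frac12$. There $F=(u,0)$. The first component $g$ of $G$ is holomorphic in $u$, and $\psi(u)=g(u)-u$ satisfies $|\psi|\le\tau/2$. Suppose $G(z)=G(z')$ and $|G(z)|<\frac14$. Then $|z|,|z'|>2$, and $u=1/z$, $u'=1/z'$ satisfy $|u|,|u'|<\frac14+\frac\tau2<0.3$. For $|u|\le0.3$, Cauchy's estimate on discs of radius up to $0.2$ gives $|\psi'|\le\frac{\tau/2}{0.2}\le0.025$. As $g(u)=g(u')$, we have $|u-u'|=|\psi(u')-\psi(u)|\le0.025\,|u-u'|$, so $u=u'$. This is (2).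

In particular $G$ is nonconstant and injective near $\infty$, so $0=G(\infty)$ is not isolated in $\Gamma$.

**Step 6: $A^\circ=\{(z,z')\in Y\times Y:z\ne z',\ G(z)=G(z')\}$ is finite.** The set $A=\{G(z)=G(z')\}\subset Y\times Y$ is algebraic, and its fibers over each factor are finite because $G$ is a nonconstant rational map. So every irreducible component of $A$ has dimension at most $1$, and the diagonal is one of these components. If $A^\circ$ were infinite, $A$ would have a one-dimensional irreducible component $E$ different from the diagonal. Its first projection is nonconstant, since fibers are finite, hence has cofinite image in $Y$. Also $E$ meets the diagonal in finitely many points. So for all but finitely many $z\in Y$ there is $z'\ne z$ with $G(z')=G(z)$. Taking $z$ close to $\infty$ makes $|G(z)|<\frac14$ and contradicts (2).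

**Step 7: the radius and the pieces.** The purpose is to read off the components. Choose $R\in(1+2\tau,1+3\tau)$ outside the finite set $\{|G(z)|:(z,z')\in A^\circ\}$. Let $\mathcal L=\{z\in Y:|G(z)|=R\}$. It is compact: $|G|$ is continuous from $\mathbf P^1$ to $[0,\infty]$ with value $\infty$ at the $a_Q$, so $\mathcal L$ is closed in $\mathbf P^1$. Since $1+\tau<R<4$, (A) and (C) show that $\mathcal L$ lies in the union of the disjoint annuli $\eta/2\le|z-a_Q|<2\eta$. Each $\mathcal L_Q=\mathcal L\cap D(a_Q,2\eta)$ is open in $\mathcal L$; its complement in $\mathcal L$ is the union of the others, so it is also closed, hence compact.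

For $z\in\mathcal L_Q$, (B) and $e_Q\perp v_Q$ give
$$1+|\zeta|^{2N}=|v_Q+e_Q\zeta^N|^2\le(R+\tau)^2\le(1+4\tau)^2 .$$
So $|\zeta|^{2N}\le8\tau+16\tau^2\le9\tau$, and $|G(z)-v_Q|\le|\zeta|^N+|r|\le3\sqrt\tau+\tau\le4\sqrt\tau$. Hence $G(\mathcal L_Q)$ is compact with diameter at most $8\sqrt\tau<\varepsilon$.

The sets $G(\mathcal L_Q)$ are pairwise disjoint: a common point of two of them would be $G(z)=G(z')$ with $z\ne z'$ in different discs, so $(z,z')\in A^\circ$ with $|G(z)|=R$, which the choice of $R$ excludes. Therefore
$$\Gamma\cap\{|w|=R\}=G(\mathcal L)=\bigsqcup_QG(\mathcal L_Q)$$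
is a finite disjoint union of compact sets of diameter $<\varepsilon$. Each of them is open and closed in the union, so every connected component lies in one of them. Put $H=R^{-1}\Gamma$. It is an irreducible rational algebraic curve through $0$, $0$ is not isolated in it, and every component of $H\cap S$ has diameter $<\varepsilon/R<\varepsilon$. This proves Theorem 1, and with $\varepsilon\le1$ the conjecture fails for every $n\ge2$. $\blacksquare$

## Extension across compact sets, and why one must normalize

We turn to Theorem 2. Let $V\ni0$ be an irreducible component of $H$ with $\dim V=d\ge2$. Each component of $V\cap S$ lies in a component of $H\cap S$, so we work with $V$. By the hyperbola discussion, the task is to show that a suitable piece of $V\cap B$ through $0$ reaches only one component of $V\cap S$.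

The idea is to test connectedness with functions. If the boundary splits in two, the function that is $1$ near one part and $0$ near the other is holomorphic near $S$. If it extends holomorphically to the inside, possibly after a change on a compact set, the extension $g$ satisfies $g(1-g)=0$ and is constant on a connected piece; so one part was never reached. The obstruction to extending is a cohomology group.

**Definition 5 (cohomology with compact support).** For a sheaf $\mathcal F$ on $B$ and $K\subset B$ compact, $H^i_K(B,\mathcal F)$ is cohomology with support in $K$. There is an exact sequence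
$$\Gamma(B,\mathcal F)\to\Gamma(B\setminus K,\mathcal F)\to H^1_K(B,\mathcal F),\tag{3}$$
natural in $K$, and $H^i_c(B,\mathcal F)=\varinjlim_KH^i_K(B,\mathcal F)$. So if $H^1_c(B,\mathcal F)=0$, every section $f$ over $B\setminus K_0$ agrees over some $B\setminus K$, $K\supset K_0$ compact, with a section over all of $B$.

Example. For $n=1$ we have $H^1_c(D,\mathcal O)\ne0$. Take $f=1/z$ on $D\setminus\{0\}$. If $g$ is holomorphic on $D$ with $g=f$ outside a compact set $K$, then $zg=1$ on $D$ by the identity theorem, which is false at $z=0$. For the ball in $\mathbf C^n$ a textbook theorem of Serre states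
$$H^i_c(B,\mathcal O)=0\quad(i<n).\tag{4}$$

One warning before applying this to $V$. Let $H=\{z_1=z_2=0\}\cup\{z_3=z_4=0\}\subset\mathbf C^4$, two planes meeting at $0$. The slice is two disjoint $3$-spheres. Let $f$ be $1$ near the first and $0$ near the second. An extension to $H$ that agrees with $f$ near $S$ would be identically $1$ on the first plane inside $B$ and $0$ on the second, which is impossible at $0$. So dimension $2$ alone is not enough. The extension does exist on the disjoint union of the two planes. We therefore separate local branches, by normalization.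

**Definition 6 (normalization).** Let $P=\mathbf C[z_1,\dots,z_n]$. Let $\mathsf M$ be the integral closure of $\mathbf C[V]$ in its fraction field. It is a finitely generated $P$-module and a normal domain, and $\operatorname{Spec}\mathsf M$ is the normalization of $V$.

Example (of a curve, where it is easiest to see). For the cusp, $\mathbf C[V]=\mathbf C[t^2,t^3]$ and $\mathsf M=\mathbf C[t]$.

Let $\nu:N\to\mathbf C^n$ be the analytification of $\operatorname{Spec}\mathsf M\to V\subset\mathbf C^n$. We use these textbook facts.

* The map $\nu$ is proper with finite fibers and image $V$, and $N$ is a normal complex space of pure dimension $d$ (normality is preserved by analytification; SGA 1, Exp. XII).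
* The coherent sheaf $\mathcal M=\mathsf M\otimes_P\mathcal O$ on $\mathbf C^n$ is $\nu_*\mathcal O_N$: its sections over $U$ are the holomorphic functions on $\nu^{-1}(U)$.
* A connected normal complex space is irreducible. On an irreducible complex space, which is connected, a holomorphic function that vanishes on a nonempty open set is zero, and one whose modulus attains its maximum is constant.

## Depth two and the vanishing of $H^1_c(B,\mathcal M)$

**Definition 7 (depth).** For a Noetherian local ring $(A_0,\mathfrak m)$ and a finitely generated module $M\ne0$, $\operatorname{depth}M$ is the length of a longest sequence $x_1,\dots,x_k\in\mathfrak m$ such that $x_i$ is a nonzerodivisor on $M/(x_1,\dots,x_{i-1})M$. All maximal such sequences have the same length.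

Example. Let $A=\mathbf C[x_1,\dots,x_4]/(x_1,x_2)\cap(x_3,x_4)$, the ring of the two planes, localized at the origin. The element $x_1+x_3$ vanishes on neither plane, so it is a nonzerodivisor. In $A/(x_1+x_3)$ the element $x_1$ is nonzero, as one sees in degree one. But it is killed by every variable: $x_1x_3=x_1x_4=0$, $x_1x_1=-x_1x_3=0$ and $x_1x_2=-x_3x_2=0$. So the sequence cannot be continued, and the depth is $1$, although the dimension is $2$.

**Step 1: $\operatorname{depth}_{P_{\mathfrak m}}\mathsf M_{\mathfrak m}\ge2$ for each maximal $\mathfrak m\subset P$ with $\mathsf M_{\mathfrak m}\ne0$.** This is where normality and $d\ge2$ enter. Put $A=\mathsf M_{\mathfrak m}$, a normal Noetherian domain that is finite over $P_{\mathfrak m}$. A prime of $A$ that contains $\mathfrak mA$ is maximal, because $A/\mathfrak mA$ is a finite-dimensional $\mathbf C$-algebra. It comes from a maximal ideal of $\mathsf M$, and in a finitely generated domain of dimension $d$ over $\mathbf C$ all maximal ideals have height $d$. So every prime of $A$ containing $\mathfrak mA$ has height $d\ge2$.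

In particular the zero ideal does not contain $\mathfrak mA$. So there is $x\in\mathfrak mP_{\mathfrak m}$ with nonzero image in $A$, and $x$ is a nonzerodivisor on the domain $A$. By Nakayama $A/xA\ne0$. In a normal Noetherian domain, the associated primes of a nonzero proper principal ideal have height $1$ (this is part of Serre's criterion). So none of the finitely many associated primes $\mathfrak p_1,\dots,\mathfrak p_s$ of $A/xA$ contains $\mathfrak mA$, and none of the contractions $\mathfrak p_i\cap P_{\mathfrak m}$ contains $\mathfrak mP_{\mathfrak m}$. Prime avoidance gives $y\in\mathfrak mP_{\mathfrak m}$ outside all these contractions. Then $y$ is a nonzerodivisor on $A/xA$, and $x,y$ is the required sequence.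

**Step 2: a short resolution.** The purpose is to reduce $\mathcal M$ to copies of $\mathcal O$. The ring $P_{\mathfrak m}$ is regular local of dimension $n$. By the Auslander–Buchsbaum formula, $\operatorname{pd}\mathsf M_{\mathfrak m}=n-\operatorname{depth}\mathsf M_{\mathfrak m}\le n-2$ for all $\mathfrak m$ with $\mathsf M_{\mathfrak m}\neq 0$. Take a resolution of $\mathsf M$ by finitely generated free $P$-modules. Its $(n-2)$-nd syzygy is then free after localization at every maximal ideal, hence projective. So there is an exact sequence
$$0\to P_{n-2}\to\dots\to P_0\to\mathsf M\to0$$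
of $P$-modules with all $P_j$ finitely generated projective. (Note $n\ge d\ge2$; for $n=2$ this says that $\mathsf M$ is projective.) The rings of convergent power series at points of $\mathbf C^n$ are flat over $P$, so the sequence of sheaves $0\to\mathcal P_{n-2}\to\dots\to\mathcal P_0\to\mathcal M\to0$, $\mathcal P_j=P_j\otimes_P\mathcal O$, is exact.

**Step 3: $H^1_c(B,\mathcal M)=0$.** Each $P_j$ is a direct summand of a free module of finite rank, so (4) gives $H^i_c(B,\mathcal P_j)=0$ for $i<n$. Split the resolution: put $\mathcal K_0=\mathcal M$ and $\mathcal K_{j+1}=\ker(\mathcal P_j\to\mathcal K_j)$, so that $0\to\mathcal K_{j+1}\to\mathcal P_j\to\mathcal K_j\to0$ is exact and $\mathcal K_{n-2}=\mathcal P_{n-2}$. For $0\le j\le n-3$ the exact sequence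
$$H^{j+1}_c(B,\mathcal P_j)=0\to H^{j+1}_c(B,\mathcal K_j)\to H^{j+2}_c(B,\mathcal K_{j+1})$$
shows that the second map is injective. Composing these injections,
$$H^1_c(B,\mathcal M)\hookrightarrow H^2_c(B,\mathcal K_1)\hookrightarrow\dots\hookrightarrow H^{n-1}_c(B,\mathcal P_{n-2})=0 .$$

## The piece of $V$ through the origin has one end

Let $N_0$ be a connected component of $\nu^{-1}(B)$ containing a point over $0$, and $W=\nu(N_0)$. The space $N_0$ is open and closed in $\nu^{-1}(B)$, normal and connected, hence irreducible. It is not compact: otherwise the coordinates of $\nu$ would be constant on $N_0$ by the maximum principle, so $\nu$ would be constant on a space of dimension $d>0$, contradicting finiteness of fibers. We use properness in this form: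
$$\text{if }E\text{ is closed in }\nu^{-1}(B)\text{ and }\overline{\nu(E)}\cap S=\emptyset,\text{ then }E\text{ is compact}.\tag{5}$$
Indeed $\overline{\nu(E)}$ is then a compact subset of $B$, and $E$ is closed in its compact preimage.

**Step 4: if $V\cap S=A_1\sqcup A_2$ with $A_1,A_2$ compact, then $\overline W\cap S$ lies in $A_1$ or in $A_2$.** Choose disjoint open sets $U_i\supset A_i$ in $\mathbf C^n$. There is $r<1$ with $V\cap\{r<|z|<1\}\subset U_1\cup U_2$; otherwise points $z_k\in V\setminus(U_1\cup U_2)$ with $|z_k|\to1^-$ would accumulate at a point of $V\cap S$ outside $U_1\cup U_2$. Let $B_r=\{|z|<r\}$, and let $f$ be the function on $\nu^{-1}(\{r<|z|<1\})$ equal to $1$ over $U_1$ and $0$ over $U_2$. It is locally constant, so $f\in\Gamma(B\setminus\overline{B_r},\mathcal M)$. By Step 3 and Definition 5 there are a compact $K$ with $\overline{B_r}\subset K\subset B$ and $g\in\Gamma(B,\mathcal M)$ with $g=f$ over $B\setminus K$.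

The holomorphic function $g(1-g)$ vanishes on the open set $N_0\setminus\nu^{-1}(K)$. This set is nonempty: otherwise $N_0$, closed in $\nu^{-1}(B)$ and contained in the compact set $\nu^{-1}(K)$, would be compact. By irreducibility $g(1-g)=0$ on $N_0$. So the continuous function $g$ takes values in $\{0,1\}$ on the connected space $N_0$, and $g\equiv1$ or $g\equiv0$ there. In the first case $W\setminus K\subset U_1$, in the second $W\setminus K\subset U_2$. Say $W\setminus K\subset U_1$. A point of $\overline W\cap S$ is a limit of points of $W\setminus K$, lies in $V\cap S=A_1\sqcup A_2$, and cannot lie in the open set $U_2$, which is disjoint from $U_1$. So it lies in $A_1$. The other case is the same.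

**Step 5: a single component.** By (5), $\overline W\cap S\ne\emptyset$, as $N_0$ is not compact. The real algebraic set $V\cap S$ has finitely many components, each open and closed in it. Apply Step 4 with $A_1$ equal to each component in turn and $A_2$ the rest: $\overline W\cap S$ is either contained in that component or disjoint from it. Since $\overline W\cap S$ is nonempty,
$$\overline W\cap S\subset C'\quad\text{for a single component }C'\text{ of }V\cap S.\tag{6}$$
Let $C\supset C'$ be the component of $H\cap S$ that contains it.

## The maximum principle on a linear slice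

The first plan now works on $N_0$. It also works on linear slices of $N_0$, and a slice lives in a smaller space, which improves the constant in Lemma 3.

**Step 6: $0\in\operatorname{conv}(C'\cap L)$ for every complex linear subspace $L\subset\mathbf C^n$ of codimension $j\in\{0,d-1\}$.** Let $N_1$ be an irreducible component of $N_0\cap\nu^{-1}(L)$ through a point over $0$. Since $L$ is cut out by $j$ linear equations and $N_0$ has pure dimension $d$, $\dim N_1\ge d-j\ge1$. Put $T=\overline{\nu(N_1)}\cap S$. This is compact, and $T\subset C'\cap L$ by (6), because $\nu(N_1)\subset W\cap L$. It is nonempty: otherwise $N_1$ is compact by (5), so $\nu$ is constant on it by the maximum principle, which contradicts finiteness of fibers and $\dim N_1\ge1$.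

Suppose $0\notin\operatorname{conv}T$. Then there is a complex-linear $\ell$ with $\operatorname{Re}\ell<0$ on $T$. Let $E=\{x\in N_1:\operatorname{Re}\ell(\nu(x))\ge0\}$. It is closed in $\nu^{-1}(B)$. A point of $\overline{\nu(E)}\cap S$ would lie in $T$ and satisfy $\operatorname{Re}\ell\ge0$, which is impossible; so $E$ is compact by (5). It is nonempty, since it contains a point over $0$. So $\operatorname{Re}\ell\circ\nu$ attains its maximum over $N_1$ at a point of $E$. Then the holomorphic function $\exp(\ell\circ\nu)$ attains its maximum modulus on the irreducible space $N_1$, hence is constant. So $\ell\circ\nu$ is constant, because it is continuous on a connected space with values in a discrete set. Its value is $\ell(0)=0$. By continuity $\ell=0$ on $T$, and $T\ne\emptyset$, contradicting $\operatorname{Re}\ell<0$ on $T$. So $0\in\operatorname{conv}T\subset\operatorname{conv}(C'\cap L)$.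

**Step 7: the lower bound.** With $j=0$, Step 6 gives $0\in\operatorname{conv}C'\subset\operatorname{conv}C$. With $j=d-1$ the space $L$ has dimension $q=n-d+1$, and $X=C'\cap L\subset L\cap S$ has $0\in\operatorname{conv}X$. Lemma 3 gives
$$\operatorname{diam}C\ge\operatorname{diam}X\ge\sqrt{2+\tfrac1{n-d+1}}>\sqrt2 .$$

## The Fejér kernel and the constant $\sqrt2$

**Step 8: coefficients.** The purpose is a probability vector $(\beta_k)$ for which $\operatorname{Re}\sum\beta_ks^k$ is almost nonnegative on the closed unit disc. For $T\ge1$ put
$$\beta_k=\frac2T\Bigl(1-\frac k{T+1}\Bigr)>0,\qquad k=1,\dots,T .$$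
Then $\sum_k\beta_k=\frac2T\bigl(T-\frac T2\bigr)=1$. The Fejér kernel $1+2\sum_{k=1}^T(1-\frac k{T+1})\cos k\theta$ is nonnegative. Hence $\sum_k(1-\frac k{T+1})\cos k\theta\ge-\frac12$, that is, $\operatorname{Re}\sum_k\beta_ks^k\ge-\frac1T$ for $|s|=1$. By the minimum principle for harmonic functions this holds for all $|s|\le1$.

**Step 9: the example.** We embed $\mathbf C^d$ so that inner products of image points become $\sum_k\beta_k\langle z,w\rangle^k$. Give $\operatorname{Sym}^k\mathbf C^d\subset(\mathbf C^d)^{\otimes k}$ the induced Hermitian product, for which $\langle z^{\otimes k},w^{\otimes k}\rangle=\langle z,w\rangle^k$, and identify $\bigoplus_{k=1}^T\operatorname{Sym}^k\mathbf C^d$ isometrically with $\mathbf C^n$. Let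
$$G:\mathbf C^d\to\mathbf C^n,\qquad G(z)=\bigl(\sqrt{\beta_k}\,z^{\otimes k}\bigr)_{1\le k\le T},\qquad\langle G(z),G(w)\rangle=\sum_k\beta_k\langle z,w\rangle^k .$$
(This $G$ is unrelated to the map in the proof of Theorem 1.) For $d=2$, $T=2$ we have $\beta_1=\frac23$, $\beta_2=\frac13$, $n=5$ and $G(z)=\bigl(\sqrt{\tfrac23}z_1,\sqrt{\tfrac23}z_2,\sqrt{\tfrac13}z_1^2,\sqrt{\tfrac23}z_1z_2,\sqrt{\tfrac13}z_2^2\bigr)$.

The first summand of $G$ is a nonzero multiple of $z$, and the others are polynomials in $z$. So $H=G(\mathbf C^d)$ is the graph of a polynomial map over the first summand: a smooth $d$-dimensional algebraic set through $0$. The function $|G(z)|^2=\sum_k\beta_k|z|^{2k}$ is strictly increasing in $|z|$ and equals $1$ for $|z|=1$. So $H\cap S=G(\{|z|=1\})$, which is connected. For $|z|=|w|=1$ we have $|\langle z,w\rangle|\le1$, so by Step 8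
$$|G(z)-G(w)|^2=2-2\operatorname{Re}\sum_k\beta_k\langle z,w\rangle^k\le2+\frac2T .$$
Given $\kappa>0$, choose $T$ with $\sqrt{2+2/T}<\sqrt2+\kappa$. Then $\operatorname{diam}(H\cap S)<\sqrt2+\kappa$, which completes the proof of Theorem 2. $\blacksquare$
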